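# Deleting few edges to reach two independent sets and two cliques

## Four independent triples on twelve vertices

Take twelve vertices in four triples $Q_1,Q_2,Q_3,Q_4$. There are no edges inside a triple, and every two vertices from different triples are adjacent. We want to delete as few edges as possible so that the vertices of the remaining graph can be split into two independent sets $L,R$ and two cliques $C_1,C_2$ (any of the four may be empty). How many edges must go?

*Lower bound.* Deleting edges never creates a clique, so $C_1$ and $C_2$ are already cliques of the original graph. A clique contains at most one vertex of an independent triple, so $C_1\cup C_2$ contains at most two vertices of each $Q_i$. Hence every triple has a vertex $x_i\in L\cup R$. The four vertices $x_1,\dots,x_4$ are pairwise adjacent. If $\alpha$ of them lie in $L$, then at least $\binom\alpha2+\binom{4-\alpha}2$ edges must be deleted. This number is $6,3,2,3,6$ for $\alpha=0,1,2,3,4$. So at least two edges are deleted.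

*Upper bound.* Choose any $x_i\in Q_i$, put $x_1,x_2$ into $L$ and $x_3,x_4$ into $R$, and delete the two edges $x_1x_2$ and $x_3x_4$. Two vertices of each triple remain. One from each triple forms $C_1$, the others form $C_2$. So the answer is exactly $2$.

*How many optimal solutions are there?* Suppose exactly two edges are deleted. The deleted set contains all edges inside $L$ and inside $R$, and already the $x_i$ account for two of them. So $\alpha=2$, and the deleted set is a pair of disjoint edges whose four ends lie in four different triples. Conversely, every such pair works by the construction above. There are $3$ ways to pair up the triples and $9\cdot 9$ ways to choose the two edges, so there are $243$ optimal deletion sets.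

Two features of this example matter below. Each triple must send at least one vertex to the independent side, but the triple has no opinion about which one. And the number of edges paid grows quadratically with the number of vertices sent.

The identity behind the count is, for $a+b=m$,
$$\binom a2+\binom b2=\frac{m(m-2)}4+\Bigl(a-\frac m2\Bigr)^2. \tag{1}$$
Indeed $a^2+b^2=\frac{m^2}2+2\bigl(a-\frac m2\bigr)^2$, and the left side is $\frac12(a^2+b^2-m)$. So a clique on $m$ vertices, split between two independent sets, costs at least $\frac{m(m-2)}4$ deletions.

## Edge $(2,2)$-Partization and feasible partitions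

All graphs are finite and simple, and $H=\overline G$ denotes the complement of $G$. We write $e(F)$ for the number of edges of a graph $F$, and $[m]=\{1,\dots,m\}$.

**Definition.** For integers $r,\ell\ge0$, a graph is an *$(r,\ell)$-graph* if its vertex set can be partitioned into $r$ independent sets and $\ell$ cliques, some possibly empty.

The $(2,0)$-graphs are the bipartite graphs and the $(1,1)$-graphs are the split graphs. The graph of the first section is not a $(2,2)$-graph, but it becomes one after two deletions.

**Definition.** In *Edge $(r,\ell)$-Partization* the input is a graph $G$ and a positive integer $k$. We ask whether there is $S\subseteq E(G)$ with $|S|\le k$ such that $G-S$ is an $(r,\ell)$-graph. The parameter is $k$.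

For $(2,0)$ this is Edge Odd Cycle Transversal, for $(1,1)$ it is Split Edge Deletion. For $r\ge3$ or $\ell\ge3$, recognizing $(r,\ell)$-graphs is already NP-complete, so no parameterized algorithm is expected. Among the pairs with $r,\ell\le2$, the pair $(2,2)$ is the one posed as open in the problem statement, and it is our subject.

It is convenient to forget $S$ and speak only about partitions.

**Definition.** A *feasible partition* of $G$ (for budget $k$) is a partition $V(G)=L\uplus R\uplus C_1\uplus C_2$ such that $C_1,C_2$ are cliques of $G$ and $e(G[L])+e(G[R])\le k$.

*$(G,k)$ is a yes-instance iff $G$ has a feasible partition.* Given a feasible partition, delete the edges inside $L$ and inside $R$. This touches no edge inside $C_1$ or $C_2$. Conversely, if $G-S$ is partitioned into independent sets $L,R$ and cliques $C_1,C_2$, then $C_1,C_2$ are cliques of $G$, and all edges of $G$ inside $L$ or $R$ lie in $S$.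

*Three disjoint cliques, by hand.* Let $G$ be the disjoint union of three copies of $K_m$. A nonempty clique lies in one component, so some copy of $K_m$ lies entirely in $L\cup R$. By (1) this costs at least $\frac{m(m-2)}4$. Putting the other two copies into $C_1$ and $C_2$ and splitting the third as evenly as possible is optimal, at cost $\binom{\lfloor m/2\rfloor}2+\binom{\lceil m/2\rceil}2$. For $m=2$ the cost is $0$, for $m=3$ it is $1$, for $m=4$ it is $2$. Read backwards: with budget $k$, only $O(\sqrt k)$ vertices of one clique can move to the independent side.

## Four theorems

We recall the vocabulary. A parameterized problem is *fixed-parameter tractable* (FPT) if it is solvable in time $f(k)\,n^{O(1)}$ for a computable $f$, and in *XP* if it is solvable in time $n^{g(k)}$ for each $k$ in a uniform way. Trying all sets of $k$ edges and then recognizing $(2,2)$-graphs in polynomial time is an XP algorithm with exponent about $2k$. An *fpt-reduction* maps $(x,k)$ to an equivalent $(x',k')$ in time $f(k)|x|^{O(1)}$ with $k'\le g(k)$. The class W[1] consists of the problems that fpt-reduce to finding a clique of size $k$. A W[1]-hard problem is not FPT unless FPT $=$ W[1]. The *Exponential Time Hypothesis*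 (ETH) implies that 3-SAT with $N$ variables has no $2^{o(N)}$ algorithm.

**Theorem 1.** Edge $(2,2)$-Partization parameterized by $k$ is W[1]-hard under deterministic polynomial-time fpt-reductions. Under ETH there is no $f(k)\,n^{o(\sqrt k)}$-time algorithm for any computable $f$.

**Theorem 2.** The problem is solvable deterministically in time $2^{O(k)}\,n^{2\sqrt{2k}+O(1)}$.

**Theorem 3.** Under ETH there is no $2^{o(k)}n^{O(\sqrt k)}$-time algorithm.

**Theorem 4.** The problem has a randomized fpt many-one reduction, with one-sided error, to a problem in W[1]. So it is W[1]-complete up to randomized fpt-reductions.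

Theorem 1 answers the question: the problem is not FPT unless FPT $=$ W[1]. Theorem 2 puts it in XP. Combined with the known fixed-parameter tractability of the other cases, Edge $(r,\ell)$-Partization with $r,\ell\le2$ is FPT exactly for $(r,\ell)\ne(2,2)$, assuming FPT $\ne$ W[1]. Since complements of $(2,2)$-graphs are $(2,2)$-graphs, all four statements hold equally for *adding* at most $k$ edges to obtain a $(2,2)$-graph.

We start from the algorithmic side, because the natural algorithm shows where the hardness sits.

## A modulator, a vertex separator and an edge cut

A sensible first plan imitates what one does for bipartite graphs. Find a small vertex set $W$ whose removal leaves a $(2,2)$-graph, guess where the vertices of $W$ go, and hope that the rest is a minimum cut problem. Let us carry it out and see how far it goes.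

**Setting.** Let $W\subseteq V(G)$ and $V(G)\setminus W=L_0\uplus R_0\uplus K_1\uplus K_2$ with $L_0,R_0$ independent and $K_1,K_2$ cliques. Put
$$B_0=L_0\cup R_0,\qquad C_0=K_1\cup K_2,\qquad n=|V(G)|,\qquad \tau=\bigl\lfloor 2+\sqrt{8k+4}\bigr\rfloor .$$

Compare an unknown feasible partition with this known one. Very few vertices of $B_0$ are in the new cliques, because a clique meets each of $L_0,R_0$ in at most one vertex. Not many vertices of $C_0$ are in the new independent sets, by (1). We guess the first kind of exception together with the labels on $W$, and call the second kind a choice.

**Definition (guess).** A *guess* $\gamma$ consists of a label in $\{L,R,1,2\}$ for each $w\in W$ and a set $Y\subseteq B_0$, $|Y|\le 4$, with labels in $\{1,2\}$. Let $C_i^\gamma$ be the set of vertices of $W\cup Y$ labelled $i$. The guess is *discarded* unless $C_1^\gamma,C_2^\gamma$ are cliques of $G$. Put $B^\gamma=B_0\setminus Y$.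

There are at most $4^{|W|}(2n+1)^4$ guesses: each of four slots for $Y$ is empty or holds one of $2n$ vertex-label pairs.

**Definition (forced vertices).** For $v\in C_0$ let $b(v)=j$ if $v\in K_j$. Let
$$S^\gamma=\{v\in C_0: v \text{ has an } H\text{-neighbor in } C^\gamma_{3-b(v)}\},\qquad T^\gamma=\{v\in C_0: v \text{ has an } H\text{-neighbor in } C^\gamma_{b(v)}\}.$$

Vertices of $S^\gamma$ cannot join the clique $3-b(v)$: if they stay on the clique side, they must keep their old label. Vertices of $T^\gamma$ must swap it.

**Definition (choice and violations).** A *choice* is a set $X\subseteq C_0$, $|X|\le\tau$, with a side $\sigma(x)\in\{L,R\}$ for each $x\in X$. Let $T=X\cup\{w\in W: w\text{ labelled }L\text{ or }R\}$, with sides $\sigma$ given by the choice and by $\gamma$. Let $c(T)$ be the number of edges of $G$ joining two vertices of $T$ on the same side. For $x\in W\cup C_0$ put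
$$N^0(x,L)=N^1(x,R)=N_G(x)\cap R_0\cap B^\gamma,\qquad N^1(x,L)=N^0(x,R)=N_G(x)\cap L_0\cap B^\gamma .$$
For $\psi:B^\gamma\to\{0,1\}$ the *violations* are

- the edges $uv$ of $G[B^\gamma]$ with $\psi(u)\neq\psi(v)$;
- the pairs $(x,v)$ with $x\in T$, $v\in N^0(x,\sigma(x))$, $\psi(v)=1$;
- the pairs $(x,v)$ with $x\in T$, $v\in N^1(x,\sigma(x))$, $\psi(v)=0$.

Let $\mu$ be the minimum number of violations over all $\psi$.

Think of $\psi(v)=0$ as "$v$ keeps its old side" and $\psi(v)=1$ as "$v$ switches". Then $N^0(x,\sigma(x))$ is the set of neighbors that $x$ wants to keep their side.

**Lemma 5.** $G$ has a feasible partition iff for some non-discarded $\gamma$ and some choice $(X,\sigma)$: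

(i) $X$ meets every $S^\gamma$–$T^\gamma$ path in $H[C_0]$ (including one-vertex paths), and

(ii) $c(T)+\mu\le k$.

*Proof.*

**Step 1: a feasible partition induces a guess and a choice.** This step shows that the size bounds $4$ and $\tau$ lose nothing. Let $(L,R,C_1,C_2)$ be feasible. Each $C_i$ has at most one vertex in each of the independent sets $L_0,R_0$, so $Y:=B_0\cap(C_1\cup C_2)$ has at most four vertices. Labelling $W\cup Y$ as in the partition gives a guess. It is not discarded, since $C_i^\gamma\subseteq C_i$. Let $X=C_0\cap(L\cup R)$ and $m_j=|X\cap K_j|$. By (1), at least $\frac{m_j(m_j-2)}4$ edges inside $L$ or $R$ have both ends in $K_j$, and the edges counted for $j=1,2$ are disjoint. With $m=m_1+m_2$ and $m_1^2+m_2^2\ge \frac{m^2}2$,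
$$\frac{m^2}8-\frac m2\le\sum_{j}\frac{m_j(m_j-2)}4\le k ,$$
that is, $m^2-4m-8k\le0$, so $m\le 2+\sqrt{8k+4}$ and $|X|=m\le\tau$. The vertices not yet labelled are those of $C_0\setminus X$, which have labels in $\{1,2\}$, and those of $B^\gamma$, which have labels in $\{L,R\}$.

It remains to prove, for a fixed non-discarded guess and a fixed choice: the vertices of $C_0\setminus X$ can be labelled from $\{1,2\}$ and those of $B^\gamma$ from $\{L,R\}$ so that the result is feasible, iff (i) and (ii) hold. The two labellings do not interact: the first decides only whether $C_1,C_2$ are cliques, the second decides only how many edges lie inside $L$ and $R$, since $L\cup R=T\cup B^\gamma$.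

**Step 2: labels on $C_0\setminus X$.** We show that the cliques can be completed iff (i) holds. For a labelling let $\varphi(v)=0$ if $v$ gets label $b(v)$, and $\varphi(v)=1$ otherwise. The two label classes (together with $C_1^\gamma,C_2^\gamma$) must contain no edge of $H$. Inside $C_i^\gamma$ there is none. Two $H$-adjacent vertices of $C_0$ lie in different $K_j$, so they get different labels iff their $\varphi$-values agree. Hence $\varphi$ must be constant on components of $H[C_0]-X$. A vertex $v$ with an $H$-neighbor in $C_i^\gamma$ must not get label $i$. This forces $\varphi(v)=0$ if $i\ne b(v)$, and $\varphi(v)=1$ if $i=b(v)$. So a valid labelling exists iff some $\varphi$, constant on components of $H[C_0]-X$, is $0$ on $S^\gamma\setminus X$ and $1$ on $T^\gamma\setminus X$. Such a $\varphi$ exists iff no component meets both sets, which is (i). A vertex in both sets is a one-vertex path.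

**Step 3: labels on $B^\gamma$.** We show that the least possible number of edges inside $L$ and $R$ is $c(T)+\mu$. Given labels, let $\psi(v)=0$ if $v\in L_0$ is labelled $L$ or $v\in R_0$ is labelled $R$, and $\psi(v)=1$ otherwise. This is a bijection between labellings of $B^\gamma$ and functions $\psi$. Edges of $G[B^\gamma]$ join $L_0$ to $R_0$, so their ends get the same side iff the $\psi$-values differ. Consider an edge $xv$ with $x\in T$, $v\in B^\gamma$.

- If $\sigma(x)=L$ and $v\in R_0$, then $v\in N^0(x,L)$, and both ends lie in $L$ iff $\psi(v)=1$.
- If $\sigma(x)=L$ and $v\in L_0$, then $v\in N^1(x,L)$, and both ends lie in $L$ iff $\psi(v)=0$.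
- If $\sigma(x)=R$ and $v\in L_0$, then $v\in N^0(x,R)$, and both ends lie in $R$ iff $\psi(v)=1$.
- If $\sigma(x)=R$ and $v\in R_0$, then $v\in N^1(x,R)$, and both ends lie in $R$ iff $\psi(v)=0$.

So $xv$ is inside a side exactly when $(x,v)$ is a violation. Edges with both ends in $T$ contribute $c(T)$. Minimizing over $\psi$ gives $c(T)+\mu$, which must be at most $k$. $\square$

## Iterative compression in time $2^{O(k)}n^{2\sqrt{2k}+O(1)}$

**Proof of Theorem 2.**

**Step 1: obtaining a modulator.** We add vertices one at a time, so that a small $W$ is always at hand. Order $V(G)=\{v_1,\dots,v_n\}$ and let $G_i=G[\{v_1,\dots,v_i\}]$. A feasible partition restricts to induced subgraphs, so if some $G_i$ has none, we answer NO. The graph $G_1$ has one. Given a feasible partition of $G_i$, let $W$ contain $v_{i+1}$ and one endpoint of each edge inside $L$ or $R$. Then $|W|\le k+1$, and the sets $L\setminus W$, $R\setminus W$, $C_1\setminus W$, $C_2\setminus W$ partition $V(G_{i+1})\setminus W$ into two independent sets and two cliques.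

**Step 2: testing Lemma 5.** We now search for a feasible partition of $G_{i+1}$. Enumerate all guesses and choices; there are at most $4^{k+1}(2n+1)^{4+\tau}$ pairs. Condition (i) is checked by graph search in $H[C_0]-X$. For (ii) we compute $\mu$ as a minimum $s$–$t$ cut: the nodes are $s$, $t$ and $B^\gamma$; each edge of $G[B^\gamma]$ is an undirected edge of capacity $1$; each pair $(x,v)$ with $x\in T$, $v\in N^0(x,\sigma(x))$ gives a unit arc $s\to v$; each pair with $v\in N^1(x,\sigma(x))$ gives a unit arc $v\to t$. If $\psi=0$ on the $s$-side and $\psi=1$ on the $t$-side, the cut edges are exactly the violations. The proof of Lemma 5 turns a success into a feasible partition of $G_{i+1}$, and we continue.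

**Step 3: running time.** We collect the bounds. Since $\tau\le 2+\sqrt{8k+4}\le 2\sqrt{2k}+4$ and $2n+1\le3n$, the factor $(2n+1)^{4+\tau}$ is at most $2^{O(\sqrt k)}n^{2\sqrt{2k}+8}$. With $n$ rounds and polynomial work per pair, the total is $2^{O(k)}n^{2\sqrt{2k}+O(1)}$. $\blacksquare$

## Odd cycles with equally good separators

Everything in this algorithm has cost $2^{O(k)}n^{O(1)}$ except the enumeration of $X$. For a fixed $X$ we face one vertex-separation test and one edge cut. But $X$ itself is unknown: it must separate $S^\gamma$ from $T^\gamma$ in $H[C_0]$, and at the same time its position determines $c(T)$ and $\mu$. To avoid enumeration, one would like a reason to prefer one separator to another. The following example shows that $H[C_0]$ may give none.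

Let $n\ge3$ be odd, and let $\overline G$ be the disjoint union of $2q$ cycles of length $n$; for $q=2$, $n=3$ this is the graph of the first section. Let $k=q(q-1)$. Write one cycle as $z_1z_2\cdots z_n$ and let $W$ consist of the vertex $z_1$ of each cycle. The rest of the cycle is the path $z_2\cdots z_n$ in $H$; put $z_2,z_4,\dots,z_{n-1}$ into $K_1$ and $z_3,z_5,\dots,z_n$ into $K_2$. Vertices of different cycles are adjacent in $G$, so $K_1,K_2$ are cliques, and $L_0=R_0=\emptyset$. Let $\gamma$ label all of $W$ by $1$, with $Y=\emptyset$; this is not discarded, since $W$ is a clique. In each cycle, $z_2\in K_1$ has the $H$-neighbor $z_1\in C_1^\gamma$, so $z_2\in T^\gamma$; and $z_n\in K_2$ has the $H$-neighbor $z_1\in C^\gamma_{3-2}$, so $z_n\in S^\gamma$. No other vertex of $C_0$ is forced. So (i) says that $X$ contains at least one of the $n-1$ vertices $z_2,\dots,z_n$ of each cycle, *and any one will do*. Taking one vertex per cycle, $q$ of them on each side, we get $c(T)=2\binom q2=k$ and $\mu=0$. All $(n-1)^{2q}$ selections are feasible, and $2q$ is of order $\sqrt k$.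

If further vertices are attached to $G$, they can decide which selection is right. So let us stop looking for a preference, and use the freedom: $2q$ odd cycles are $2q$ selectors with $n$ positions each, bought with a budget of order $q^2$ only. That is what a reduction from a clique problem needs.

## From Multicolored Clique to Edge $(2,2)$-Partization

**Multicolored Clique.** Given $F$ with $V(F)=V_1\uplus\dots\uplus V_q$, is there a clique with exactly one vertex in each $V_i$? It is W[1]-hard parameterized by $q$ (Pietrzak 2003; Fellows, Hermelin, Rosamond, Vialette 2009). Under ETH it has no $f(q)|V(F)|^{o(q)}$ algorithm (Chen, Huang, Kanj, Xia 2006; see Cygan et al., *Parameterized Algorithms*, 2015, Ch. 14). We may take $q\ge2$. Then isolated vertices lie in no solution, so after adding some we may assume $V_i=\{v_{i,1},\dots,v_{i,n}\}$ with the same odd $n\ge3$ for every $i$. In this section $n$ is this class size.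

*Why not just $q$ cycles, one per color?* Two things go wrong. First, we must test pairs of selected vertices. The simplest test for a forbidden pair $x,y$ is a new vertex $u$ adjacent to both: if $x\in L$, $y\in R$ and $u\in L\cup R$, then $u$ causes an edge inside a side. But if $x,y$ are both in $L$, then $u$ goes to $R$ for free. So $u$ tests only pairs on *different* sides. Second, if all $q$ selected vertices are to lie in $L$, they cost $\binom q2$, while an even split is cheaper for $q\ge2$ by (1). The budget would then leave slack, and a test that costs one edge could simply be paid for. Both problems disappear if each color is selected twice, once in $L$ and once in $R$. Then every pair of colors can be tested across the sides, and the intended cost $2\binom q2$ is exactly the minimum in (1) for $m=2q$, so no slack is left.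

**Proof of Theorem 1.**

**Step 1: the construction.** We build $G$ from selectors $Z$, anchors $A$ which name the sides, and test vertices $U$; so $V(G)=Z\cup A\cup U$.

- *Selectors.* $Z=\{z^\sigma_{i,a}:\sigma\in\{L,R\},\ i\in[q],\ a\in[n]\}$ and $Q_i^\sigma=\{z^\sigma_{i,a}:a\in[n]\}$. Any two distinct vertices of $Z$ are adjacent, except that $z^\sigma_{i,a}$ and $z^\sigma_{i,a+1}$ (index $a$ cyclic mod $n$) are non-adjacent. So $\overline{G[Z]}$ is the disjoint union of $2q$ odd cycles of length $n$, on the sets $Q_i^\sigma$.
- *Anchors.* $A=A_L\uplus A_R$ with $|A_L|=|A_R|=3$, and $G[A]$ is complete bipartite with sides $A_L,A_R$. Every $z^L_{i,a}$ is adjacent to all of $A_R$, and every $z^R_{i,a}$ to all of $A_L$.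
- *Tests.* A pair $(z^L_{i,a},z^R_{j,b})$ is a *conflict* if $i=j$ and $a\ne b$, or $i\ne j$ and $v_{i,a}v_{j,b}\notin E(F)$. For each conflict, $U$ contains three new vertices adjacent to exactly $z^L_{i,a}$ and $z^R_{j,b}$.

There are no other edges. Put $k=q(q-1)=2\binom q2\ge2$. The construction takes polynomial time and $|V(G)|=O(q^2n^2)$.

For instance, let $q=2$, $n=3$, and let $F$ have the single edge $v_{1,1}v_{2,1}$. Then $G[Z]$ is the graph of the first section and $k=2$. There are $2\cdot 6$ conflicts with $i=j$ and $2\cdot 8$ with $i\neq j$, so $|U|=84$ and $|V(G)|=12+6+84=102$.

**Step 2: a multicolored clique gives a feasible partition.** We follow the intended meaning and count. Let $v_{1,a_1},\dots,v_{q,a_q}$ be a clique of $F$. Put $A_L$ and all $z^L_{i,a_i}$ into $L$, and $A_R$ and all $z^R_{i,a_i}$ into $R$. Call these $2q$ vertices of $Z$ *chosen*. No two chosen vertices form a conflict. For $u\in U$ belonging to the conflict $(z^L_{i,a},z^R_{j,b})$, put $u$ into $R$ if $z^L_{i,a}$ is chosen, and into $L$ otherwise. Let $C$ be the set of unchosen vertices of $Z$. Each cycle of $\overline{G[Z]}$ lost one vertex, so $\overline{G[C]}$ is a disjoint union of paths, hence bipartite. Its two color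 classes are cliques $C_1,C_2$ of $G$.

Now count the edges inside $L$ and inside $R$.

- The $q$ chosen $z^L$ lie on different cycles, so they are pairwise adjacent and give $\binom q2$ edges in $L$. Likewise the chosen $z^R$ give $\binom q2$ edges in $R$.
- Chosen $z^L$ have no neighbor in $A_L$, and chosen $z^R$ have none in $A_R$. The sets $A_L$, $A_R$, $U$ are independent, and there are no edges between $U$ and $A$.
- If $u\in R$, then its neighbor $z^L_{i,a}$ is in $L$, and its neighbor $z^R_{j,b}$ is unchosen because chosen vertices form no conflict, so it is in $C$.
- If $u\in L$, then $z^L_{i,a}$ is unchosen, so in $C$, and $z^R_{j,b}\in R\cup C$.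

The total is $2\binom q2=k$, so the partition is feasible.

**Step 3: in any feasible partition the selectors use up the whole budget.** This turns every other edge into a strict constraint. Let $(L,R,C_1,C_2)$ be feasible, $C=C_1\cup C_2$, and let $S$ be the set of edges inside $L$ or inside $R$, so $|S|\le k$. Since $\overline{G[C]}$ is bipartite, it contains no odd cycle, so $C$ contains no set $Q_i^\sigma$ entirely. For each of the $2q$ sets $Q=Q_i^\sigma$ pick $x_Q\in Q\cap(L\cup R)$, and let $X$ be the set of these vertices. They lie on different cycles, so they are pairwise adjacent in $G$. If $\alpha$ of them lie in $L$, then by (1) with $m=2q$ at least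
$$\binom\alpha2+\binom{2q-\alpha}2=q(q-1)+(\alpha-q)^2\ \ge\ k$$
edges of $G[X]$ belong to $S$. Since $|S|\le k$, the set $S$ consists only of edges of $G[X]$. In particular:

$(*)$ no edge with an endpoint outside $Z$ lies in $S$.

**Step 4: the anchors decide which selector lies on which side.** A clique contains at most one vertex of an independent set, so $C$ contains at most two vertices of any independent set. Hence there are $a\in A_L\setminus C$ and $b\in A_R\setminus C$. By $(*)$ the edge $ab$ is not in $S$, so $a$ and $b$ are on different sides. Exchanging the names $L,R$ of the two independent sets of the partition if necessary (the superscripts in the construction stay as they are), we have $a\in L$ and $b\in R$. Each $x_{Q_i^L}$ lies in $L\cup R$ and is adjacent to $b\in R$, so by $(*)$ it lies in $L$. Likewise each $x_{Q_i^R}$ is adjacent to $a\in L$ and lies in $R$.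

**Step 5: the tests force a clique.** Write $x_{Q_i^L}=z^L_{i,a_i}$ and $x_{Q_i^R}=z^R_{i,b_i}$. Suppose $(z^L_{i,a_i},z^R_{j,b_j})$ is a conflict. Its three test vertices are pairwise non-adjacent, so at most two are in $C$, and one, say $u$, lies in $L\cup R$. It is adjacent to $z^L_{i,a_i}\in L$ and to $z^R_{j,b_j}\in R$, so one of these two edges is in $S$, contradicting $(*)$. So there are no conflicts among the selected vertices. The case $i=j$ gives $a_i=b_i$ for all $i$, and the case $i\ne j$ gives $v_{i,a_i}v_{j,a_j}\in E(F)$ for all $i\neq j$. Hence $F$ has a multicolored clique.

**Step 6: the two conclusions.** The reduction is deterministic, runs in polynomial time, and $k=q(q-1)$ depends only on $q$. So the problem is W[1]-hard. For the second part, let $\hat n=|V(G)|=O(q^2n^2)$. Since $\sqrt k\le q$, an algorithm with running time $f(k)\,\hat n^{o(\sqrt k)}$ would solve Multicolored Clique in time $g(q)\,n^{o(q)}$ for some computable $g$, contradicting ETH. $\blacksquare$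

## The factor $2^{O(k)}$ and edge-disjoint nine-cycles

Theorem 1 says that the exponent $\sqrt k$ of $n$ is needed. Theorem 3 says that the other factor in Theorem 2 is needed too. The source of this hardness is different: it already sits in making a graph bipartite, with both cliques blocked.

**Proof of Theorem 3.** By ETH and the Sparsification Lemma (Impagliazzo, Paturi, Zane 2001), 3-SAT with $N$ variables and $M\ge1$ clauses, each on three distinct variables, has no $2^{o(N+M)}$ algorithm. We write $\mathrm{NAE}(p,q,r)$ for the constraint that the literals $p,q,r$ are not all equal.

**Step 1: from 3-SAT to NAE constraints.** We need constraints that are symmetric under complementing all values, because a 2-coloring does not know which color is "true". Take one global new variable $z$ and a new variable $y$ per clause, and replace $(a\vee b\vee c)$ by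
$$\mathrm{NAE}(a,b,y)\wedge\mathrm{NAE}(\bar y,c,z).$$
A satisfying assignment of the NAE instance stays satisfying when all values are complemented, so we may assume $z=0$. If $a\vee b$ holds, $y=0$ satisfies both constraints. If $a=b=0$, the first constraint forces $y=1$, and then $\mathrm{NAE}(0,c,0)$ requires $c=1$. So the two constraints can be satisfied by some $y$ iff $a\vee b\vee c$ holds. We obtain $k:=2M$ NAE-clauses, each on three distinct variables.

**Step 2: from NAE constraints to a graph $G'$.** We encode each NAE-clause by an odd cycle that must lose one edge. $G'$ has adjacent vertices $x,\bar x$ for each variable. For each NAE-clause $(p_1,p_2,p_3)$, join each two of its literal vertices by a path of length $3$ with new inner vertices; this gives a 9-cycle. Every edge of such a path has a new inner vertex as an end, so clause cycles are pairwise edge-disjoint and contain no edge $x\bar x$.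

*Claim: $G'$ can be made bipartite by deleting at most $k$ edges iff the NAE instance is satisfiable.*

Suppose it is satisfied. Color literal vertices by truth value; then $x,\bar x$ differ. In each clause exactly one pair of literals has equal value. A path of length $3$ with differently colored ends can be properly 2-colored; one with equally colored ends can be 2-colored with exactly one monochromatic edge. So each clause has one monochromatic edge, and deleting these $k$ edges makes $G'$ bipartite.

Conversely, suppose at most $k$ deletions make $G'$ bipartite. There are $k$ edge-disjoint odd cycles, and each loses an edge, so each loses exactly one and no edge $x\bar x$ is deleted. Take a proper 2-coloring of the remaining graph; then $x,\bar x$ differ, so the colors define an assignment. In each clause cycle the ends of the deleted edge are joined by a properly colored path of length $8$, so they have equal colors. Hence on the cycle exactly one edge is monochromatic. The length-3 path containing it has two bichromatic edges, so its ends have equal colors. The other two paths have three bichromatic edges each, so their ends differ. Hence the three literals are not all equal. This proves the claim.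

**Step 3: blocking the two cliques.** We make sure that $C_1,C_2$ cannot help inside $G'$. Let $G$ be the disjoint union of $G'$ and two cliques $D_1,D_2$ of size $2k+4$. If $G'$ can be made bipartite with at most $k$ deletions, take the two color classes as $L,R$ and $C_i=D_i$: so $(G,k)$ is a yes-instance. Conversely, take a feasible partition. By (1), $D_i\subseteq L\cup R$ would cost at least $\frac{(2k+4)(2k+2)}4=(k+2)(k+1)>k$. So there are $d_i\in D_i\cap(C_1\cup C_2)$ for $i=1,2$. A vertex $v$ of $G'$ in $C_1\cup C_2$ would form with $d_1,d_2$ an independent triple covered by two cliques, which is impossible. So $V(G')\subseteq L\cup R$, and $G'$ can be made bipartite with at most $k$ deletions.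

**Step 4: the size bound.** Here $|V(G)|=O(N+M)$ and $k=2M$. An algorithm with running time $2^{o(k)}n^{O(\sqrt k)}$ would decide 3-SAT in time $2^{o(M)}\cdot 2^{O(\sqrt M\log(N+M))}=2^{o(N+M)}$, contradicting ETH. $\blacksquare$

## Ranks that detect linkages

For Theorem 4 we want to place the problem in W[1], up to randomization. Roughly, a problem in W[1] may do a long deterministic computation first, and must then guess and verify within a number of steps bounded by a function of $k$ alone. Lemma 5 tells us what to guess: $\gamma$ and $(X,\sigma)$. The obstacle is the verification. Graph search for (i) and a minimum cut for (ii) take time polynomial in $n$, which is too long after the guess. We need data, computed *before* $X$ is known, from which both conditions can be read off by looking at few entries. Such data are matrices whose small submatrices have rank equal to a maximum number of disjoint paths.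

In a digraph, an *$A$–$A'$ path* is a directed path starting in $A$ and ending in $A'$; it may consist of one vertex of $A\cap A'$. For a matrix $M$ indexed by $V(D)$, $M[A,A']$ has rows $A$ and columns $A'$. Recall Jacobi's complementary-minor identity: for an invertible matrix $P$ with index set $V$ and $|A|=|A'|$,
$$\det P\cdot\det P^{-1}[A,A']=\pm\det P[V\setminus A',V\setminus A].$$

*Example.* Let $D$ have arcs $a\to m$, $b\to m$, $m\to c$, $m\to d$ with weights $w_{am},w_{bm},w_{mc},w_{md}$, and let $P=I-(w_{uv})$. Then $P^{-1}=I+(w_{uv})+(w_{uv})^2$, and $P^{-1}[\{a,b\},\{c,d\}]$ has entries $w_{am}w_{mc}$, $w_{am}w_{md}$, $w_{bm}w_{mc}$, $w_{bm}w_{md}$. It has rank $1$, and indeed all paths from $\{a,b\}$ to $\{c,d\}$ pass through $m$.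

**Lemma 6.** Let $D$ be a loopless digraph (without parallel arcs) with an indeterminate $w_{uv}$ for each arc, $P=I-(w_{uv})_{u,v}$ and $M=P^{-1}$. For $A,A'\subseteq V(D)$ with $|A|=|A'|=r$, $\det P\cdot\det M[A,A']$ is a polynomial with coefficients in $\{0,\pm1\}$, of degree at most $|V(D)|$. It is non-zero (over any field) iff there are $r$ vertex-disjoint paths from $A$ to $A'$ (one-vertex paths allowed).

*Proof.* Let $V=V(D)$. First, $\det P\neq0$, since it equals $1$ at $w=0$; so $M$ exists. By Jacobi's identity it suffices to study $\det P[V\setminus A',V\setminus A]$. Its non-zero terms correspond to bijections $\pi:V\setminus A'\to V\setminus A$ such that for each $v$, $\pi(v)=v$ (entry $1$) or $(v,\pi(v))$ is an arc (entry $-w_{v\pi(v)}$). The term is $\pm$ the product of the variables of the arcs used. The arcs used determine $\pi$, because all other rows use the diagonal entry. So distinct bijections give distinct monomials, nothing cancels, and all coefficients are $0$ or $\pm1$. The degree is at most $|V|$. Over any field, the polynomial is non-zero iff some such $\pi$ exists.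

Suppose $\pi$ exists, and draw all pairs $(v,\pi(v))$, with fixed points as loops. Vertices outside $A'$ have out-degree $1$, those in $A'$ out-degree $0$; vertices outside $A$ have in-degree $1$, those in $A$ in-degree $0$. So the drawing decomposes into cycles, fixed points and paths; the paths start exactly at the vertices of $A$ and end exactly at those of $A'$ (a vertex of $A\cap A'$ is a one-vertex path). These are $r$ vertex-disjoint $A$–$A'$ paths. Conversely, let $r$ vertex-disjoint paths from $A$ to $A'$ be given. As $|A|=|A'|=r$, each vertex of $A$ is the start of one of them and each vertex of $A'$ the end of one, so no path has an element of $A$ other than its start or of $A'$ other than its end. Let $\pi$ map each non-end vertex of a path to its successor and fix all vertices off the paths. This is a bijection $V\setminus A'\to V\setminus A$ of the required kind. $\square$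

We also use Menger's theorem: the maximum number $\lambda_D(A,A')$ of vertex-disjoint $A$–$A'$ paths in $D$ equals the minimum size of a vertex set (which may use vertices of $A\cup A'$) meeting all $A$–$A'$ paths.

## A randomized reduction into W[1]

**Proof of Theorem 4.**

**Step 1: a modulator in FPT time.** Lemma 5 needs $W$ and $L_0,R_0,K_1,K_2$. We may assume $k\le n^2$, since otherwise deleting all edges is allowed and the answer is YES; and $n\ge3$. If $(G,k)$ is a yes-instance, then deleting one endpoint of each edge of a solution shows that at most $k$ vertex deletions yield a $(2,2)$-graph. Vertex $(2,2)$-Partization is FPT (Kolay, Panolan, *Parameterized Algorithms for Deletion to $(r,\ell)$-Graphs*, FSTTCS 2015). From a decision procedure a vertex set is found by testing, vertex by vertex, whether its deletion with budget reduced by one keeps the answer YES. And $(2,2)$-graphs are recognizable, with a partition, in polynomial time (Brandstädt 1996; Feder, Hell, Klein, Motwani 2003). So in FPT time we answer NO or obtain $W$ with $|W|\le k$ and $L_0,R_0,K_1,K_2$ as in Lemma 5. (When the answer is already known, the reduction outputs a fixed yes- or no-instance.) Now fix a non-discarded guess $\gamma$.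

**Step 2: condition (i) as a linkage condition.** We express "$X$ separates" by a number $\lambda$ in a digraph that does not depend on $X$. Let $D_1^\gamma$ be $H[C_0]$ with each edge replaced by both arcs, plus a vertex $s$ with arcs to all of $S^\gamma$ and a vertex $t$ with arcs from all of $T^\gamma$.

*Claim: (i) holds iff $\lambda_{D_1^\gamma}(X\cup\{s\},X\cup\{t\})\le|X|$.* If (i) fails, an $S^\gamma$–$T^\gamma$ path avoiding $X$ extends to an $s$–$t$ path avoiding $X$. Together with the one-vertex paths in $X$ it gives $|X|+1$ disjoint paths. Conversely, in a linkage of size $|X|+1$ every $x\in X$ is the start of one path and the end of one path. Both contain $x$, so by disjointness they coincide, and this path is just $x$. The remaining path is an $s$–$t$ path avoiding $X$. Since $s$ has no in-arcs, $t$ no out-arcs and there is no arc $s\to t$, removing its ends gives an $S^\gamma$–$T^\gamma$ path in $H[C_0]$ avoiding $X$, so (i) fails.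

**Step 3: condition (ii) as a linkage condition.** We do the same for $\mu$, again in a digraph independent of $X$. Each possible violation becomes a single node, and everything that should not be cut is copied $k+1$ times. Let $D_2^\gamma$ have nodes $(v,j)$ for $v\in B^\gamma$, $j\in[k+1]$; and a node $e$ for each edge $e=uv$ of $G[B^\gamma]$, with arcs in both directions between $e$ and all $(u,j),(v,j)$. For all $x\in W\cup C_0$ and $\sigma\in\{L,R\}$ add:

- *sources* $(x,\sigma,0,j)$, $j\in[k+1]$, and for each $v\in N^0(x,\sigma)$ a node $(x,\sigma,0,v)$, with arcs $(x,\sigma,0,j)\to(x,\sigma,0,v)\to(v,i)$ for all $i,j$;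
- *sinks* $(x,\sigma,1,j)$, $j\in[k+1]$, and for each $v\in N^1(x,\sigma)$ a node $(x,\sigma,1,v)$, with arcs $(v,i)\to(x,\sigma,1,v)\to(x,\sigma,1,j)$ for all $i,j$.

For a choice $(X,\sigma)$ let $A_T$ and $A_T'$ be the sets of sources and sinks, respectively, belonging to the pairs $(x,\sigma(x))$ with $x\in T$.

*Claim: for $0\le k'\le k$, $\mu\le k'$ iff $\lambda_{D_2^\gamma}(A_T,A_T')\le k'$.*

($\Rightarrow$) Take $\psi$ with $\mu$ violations and let $Q$ be the set of the corresponding $\mu$ nodes: $e$ for an edge, $(x,\sigma(x),0,v)$ or $(x,\sigma(x),1,v)$ for a pair. Sources have no in-arcs and sinks no out-arcs. So an $A_T$–$A_T'$ path starts with a source followed by some $(x,\sigma(x),0,v)$ with $x\in T$, then alternates between copies of vertices of $B^\gamma$ and edge nodes, and ends through some $(x',\sigma(x'),1,u)$ with $x'\in T$ and a sink. If it avoided $Q$, then $\psi(v)=0$ by the first node, $\psi$ would be constant along the edge nodes, and $\psi(u)=1$ by the last node, a contradiction. So $Q$ meets all $A_T$–$A_T'$ paths and $\lambda\le|Q|=\mu\le k'$.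

($\Leftarrow$) By Menger there is a set $Q$ meeting all $A_T$–$A_T'$ paths with $|Q|\le k'\le k$. So every group of $k+1$ copies (of a vertex $v$, of a source, of a sink) has a member outside $Q$. Copies of the same vertex $v$ have the same in- and out-neighbors, and none of them is a source. So either all copies of $v$ outside $Q$ are reachable from $A_T\setminus Q$ in $D_2^\gamma-Q$, or none is. Put $\psi(v)=0$ in the first case and $\psi(v)=1$ in the second. We check each kind of violation.

- If $e=uv\in E(G[B^\gamma])$ with $\psi(u)=0$, $\psi(v)=1$, then $e\in Q$; otherwise a reachable copy of $u$ leads through $e$ to a copy of $v$ outside $Q$.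
- If $x\in T$, $v\in N^0(x,\sigma(x))$ and $\psi(v)=1$, then $(x,\sigma(x),0,v)\in Q$; otherwise a source of $(x,\sigma(x))$ outside $Q$ leads through this node to a copy of $v$ outside $Q$.
- If $x\in T$, $v\in N^1(x,\sigma(x))$ and $\psi(v)=0$, then $(x,\sigma(x),1,v)\in Q$; otherwise a reachable copy of $v$ leads through this node to a sink in $A_T'\setminus Q$, although $Q$ meets all $A_T$–$A'_T$ paths.

Distinct violations correspond to distinct nodes of $Q$, so $\mu\le|Q|\le k'$. This proves the claim.

Condition (ii) says $c(T)\le k$ and $\mu\le k-c(T)$. So by Lemma 5 and the two claims, $(G,k)$ is a yes-instance iff there are a non-discarded $\gamma$ and a choice $(X,\sigma)$ with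
$$c(T)\le k,\qquad \lambda_{D_1^\gamma}(X\cup\{s\},X\cup\{t\})\le|X|,\qquad \lambda_{D_2^\gamma}(A_T,A_T')\le k-c(T). \tag{2}$$

**Step 4: random matrices that represent the linkages.** We replace $\lambda$ by ranks of numerical matrices. Since $k\le n^2$, there is a polynomial bound $N_0=n^{O(1)}$ on the number of nodes of all these digraphs. Let $\ell\in[2N_0n,4N_0n]$ be a prime; it exists by Bertrand's postulate and is found by trial division. Let
$$t_0=2k+2\tau+10 .$$
For each $\gamma$, each $i\in\{1,2\}$ and each $h\in[t_0]$, substitute independent uniform elements of $\mathbb F_\ell$ for the indeterminates of $D_i^\gamma$. Let $M^{\gamma,i,h}$ be the inverse of the evaluated matrix $P$, or the zero matrix if the evaluated $P$ is singular.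

*The rank never exceeds $\lambda$.* We show $\operatorname{rank}M^{\gamma,i,h}[A,A']\le\lambda_{D_i^\gamma}(A,A')$ always. For the zero matrix this is clear. Otherwise, if some $r\times r$ minor with rows $A_1\subseteq A$ and columns $A_1'\subseteq A'$ is non-zero, then the polynomial of Lemma 6 for $A_1,A_1'$ has a non-zero value, so it is non-zero over $\mathbb F_\ell$, and there are $r$ vertex-disjoint paths from $A_1$ to $A_1'$.

*The rank is rarely too small.* Suppose $\lambda_{D_i^\gamma}(A,A')\ge r$. Take $r$ disjoint $A$–$A'$ paths, with starts $A_1\subseteq A$ and ends $A_1'\subseteq A'$. By Lemma 6, $\det P$ and $\det P\cdot\det M[A_1,A_1']$ are non-zero polynomials over $\mathbb F_\ell$, and their product has degree at most $2N_0$. By the Schwartz–Zippel lemma, the product is non-zero at the random point with probability at least $1-2N_0/\ell\ge1-1/n$. Then $P$ is invertible and $\operatorname{rank}M^{\gamma,i,h}[A,A']\ge r$. For different $h$ these events are independent.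

**Step 5: the target problem $\mathcal Q$ and the error probability.** We package everything into an instance. Let $J$ consist of $G$, $k$, $W$, $L_0,R_0,K_1,K_2$, the prime $\ell$ (in unary), the list of non-discarded $\gamma$ and all matrices, with parameter $k$. The problem $\mathcal Q$ asks: are there $\gamma$ and a choice $(X,\sigma)$ such that $c(T)\le k$ and, *for all* $h\in[t_0]$,
$$\operatorname{rank}M^{\gamma,1,h}[X\cup\{s\},X\cup\{t\}]\le|X|\qquad\text{and}\qquad\operatorname{rank}M^{\gamma,2,h}[A_T,A_T']\le k-c(T)\,?$$

If $(G,k)$ is a yes-instance, (2) holds for some $(\gamma,X,\sigma)$, and since ranks never exceed $\lambda$, $J\in\mathcal Q$ with certainty. Suppose $(G,k)$ is a no-instance. Then every $(\gamma,X,\sigma)$ violates (2). If it violates $c(T)\le k$, it is never accepted. If it violates a $\lambda$-condition, then for each $h$ the corresponding rank condition fails with probability at least $1-1/n$, so the violation stays undetected for all $h$ with probability at most $n^{-t_0}$. The number of candidates is at most $4^k(2n+1)^{4+\tau}\le n^{2k}\cdot n^{2(4+\tau)}=n^{2k+2\tau+8}$, where $4\le n^2$ and $2n+1\le n^2$ because $n\ge3$. By the union bound, $J\in\mathcal Q$ with probability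 at most $n^{-2}\le\frac13$. The number of guesses is at most $4^k(2n+1)^4$, so the reduction runs in time $f(k)n^{O(1)}$, and it preserves $k$.

**Step 6: $\mathcal Q$ is in W[1].** We use the machine characterization of Chen, Flum, Grohe (*Machine-based methods in parameterized complexity theory*, TCS 2005): a parameterized problem is in W[1] iff it is decided by a nondeterministic RAM using at most $f(k)p(|J|)$ steps, registers and register values, for a computable $f$ and a polynomial $p$, whose nondeterministic steps all occur among the last $h(k)$ steps, for a computable $h$.

First, deterministically, check that $J$ is well-formed and store the adjacency matrix, the labels of all $\gamma$, index tables that give for each $\gamma$ the positions of the digraph nodes, all matrices (with tables of row addresses), and the addition, multiplication and inversion tables of $\mathbb F_\ell$. This takes $f(k)p(|J|)$ steps.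

Then guess an index of $\gamma$ and at most $\tau$ vertices of $C_0$ with sides. Since $|T|\le k+\tau$, the set $T$ is listed and $c(T)$ is computed by $O((k+\tau)^2)$ table look-ups. The sets $X\cup\{s\}$, $X\cup\{t\}$ have at most $\tau+1$ elements, and $A_T,A_T'$ have $(k+1)|T|\le(k+1)(k+\tau)$ elements. So it remains to compute the ranks of $2t_0$ submatrices of dimension at most $(k+1)(k+\tau)+1$, by Gaussian elimination with table look-ups for the arithmetic of $\mathbb F_\ell$, and to compare them with $|X|$ and $k-c(T)$. Since $t_0$ and $\tau$ depend only on $k$, the number of steps after the first guess is bounded by a function of $k$. So $\mathcal Q\in$ W[1].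

Steps 1–6 give the randomized fpt many-one reduction with one-sided error. Together with the W[1]-hardness of Theorem 1, Edge $(2,2)$-Partization is W[1]-complete up to randomized fpt-reductions. $\blacksquare$
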